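\title{Almost balanced unfriendly partitions of graphs of maximum degree three}

\begin{abstract}
A partition of the vertex set of a graph into two parts is unfriendly if every vertex has at least as many neighbors in the other part as in its own. Ban and Linial conjectured that every cubic graph has an unfriendly partition whose parts differ in size by at most $2$. We prove this for all graphs of maximum degree at most $3$. The proof moves from one unfriendly partition to another through partitions in which at most one vertex violates the condition, changes the size difference by at most $2$ per step, and stops where the difference changes sign. The constant $2$ cannot be lowered, even for cubic graphs, and the statement fails for maximum degree $4$. The partition can be found in polynomial time.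
\end{abstract}

\section{Introduction}\label{sec:intro}

All graphs are finite and simple, and $d(v)$ denotes the degree of a vertex $v$. A partition $(X,Y)$ of the vertex set of a graph is \emph{unfriendly} if every vertex has at least as many neighbors in the other part as in its own part; equivalently, if every vertex $v$ has at most $d(v)/2$ neighbors in its own part. We allow a part to be empty. In an unfriendly partition this happens only for edgeless graphs, because then every vertex has all its neighbors in its own part.

Every graph has an unfriendly partition: take a partition with the largest number of edges between the parts, and note that moving a vertex with more neighbors in its own part than in the other would create more such edges. This argument says nothing about the sizes of the parts, and in general nothing can be said. A vertex of degree $1$ must lie in the part that does not contain its neighbor, so the only unfriendly partition of the star $K_{1,k}$ has parts of sizes $1$ and $k$.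

For \emph{cubic} graphs, in which every vertex has degree exactly $3$, one expects more. The order of a cubic graph is even, so $|X|-|Y|$ is even. In $K_4$ the unfriendly partitions have two parts of size $2$. In a bipartite cubic graph the bipartition is unfriendly, and its parts are equal because $3|X|=|E|=3|Y|$. The first guess is therefore that equal parts can always be achieved. The Petersen graph refutes this guess (Proposition~\ref{prop:petersen}), and the next possible value of the difference is $2$. Call a partition \emph{almost balanced} if $\bigl||X|-|Y|\bigr|\le 2$. The conjecture of Ban and Linial (2016), as stated in~\cite{lecture}, is that every cubic graph has an unfriendly almost balanced partition. We prove the conjecture; it is contained in part (a) of the following theorem.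

\begin{theorem}\label{thm:main}
\begin{enumerate}
\item[(a)] Every graph of maximum degree at most $3$, in particular every cubic graph, has an unfriendly partition $(X,Y)$ with $\bigl||X|-|Y|\bigr|\le 2$; hence with $\bigl||X|-|Y|\bigr|=1$ if the order is odd.
\item[(b)] The constant $2$ cannot be lowered, even for cubic graphs.
\item[(c)] The statement in \emph{(a)} is false for graphs of maximum degree at most $4$.
\end{enumerate}
\end{theorem}

The proof of (a) is a discrete intermediate value argument. Exchanging the two parts of an unfriendly partition changes the sign of $|X|-|Y|$. If we could pass from $(Y,X)$ to $(X,Y)$ through unfriendly partitions, changing $|X|-|Y|$ by at most $2$ at a time, we would meet a difference $0$ or $\pm1$ on the way. Three difficulties arise. First, one cannot stay among unfriendly partitions: for the claw $K_{1,3}$ the only differences that occur are $2$ and $-2$. We therefore allow one vertex to violate the condition, by one neighbor, and repair it at the end; this repair is what costs the constant $2$. Second, moving one vertex can force a long chain of further moves, and we must bound the effect of the chain on $|X|-|Y|$. Section~\ref{sec:relax} shows that for maximum degree $3$ this effect is bounded by the amount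 of violation at the start of the chain, however long the chain is. Third, in a cubic graph the very first move may already create too much violation. There we start not from the exchanged partition, but from a partition built on two disjoint cycles (Section~\ref{sec:start}).

Parts (b) and (c) are proved in Section~\ref{sec:examples}. Section~\ref{sec:tree} carries out the interpolation by hand on a tree with seven vertices, and Section~\ref{sec:interp} treats it in general.

\section{Cubic graphs, the Petersen graph and sharpness}\label{sec:examples}

In a cubic graph a partition $(X,Y)$ is unfriendly exactly when every vertex has at most one neighbor in its own part, that is, when the edges inside the parts form a matching. Let $m_X$ and $m_Y$ be the numbers of edges inside $X$ and inside $Y$. Counting the edges between the parts from both sides gives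
\begin{equation}\label{eq:count}
3|X|-2m_X=3|Y|-2m_Y .
\end{equation}
Since $2m_X\le |X|$ for a matching, \eqref{eq:count} gives $2|X|\le 3|Y|$. Hence $|X|\le 3n/5$ and $|X|-|Y|\le n/5$, where $n$ is the order. Counting thus bounds the difference only by a linear function of $n$, and this bound is attained, as the Petersen graph shows.

The Petersen graph $P$ has as vertices the ten $2$-element subsets of $\{1,\dots,5\}$, written $12,13,\dots,45$, and two of them are adjacent when they are disjoint. Let
\begin{equation}\label{eq:petersen}
X=\{12,13,14,23,24,34\},\qquad Y=\{15,25,35,45\}.
\end{equation}
No two elements of $Y$ are disjoint, and the edges inside $X$ join $12$ to $34$, $13$ to $24$ and $14$ to $23$. So \eqref{eq:petersen} is unfriendly with difference $2=n/5$, and on $k$ disjoint copies of $P$ the same choice gives difference $2k=n/5$. An unfriendly partition of a cubic graph can therefore be far from balanced, and Theorem~\ref{thm:main} is a statement about choosing one well.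

\begin{proposition}\label{prop:petersen}
The Petersen graph has no unfriendly partition with $|X|=|Y|=5$.
\end{proposition}

\begin{proof}
Suppose that $(X,Y)$ is such a partition. Regard $X$ as the edge set of a graph $H$ on $\{1,\dots,5\}$ with five edges and degrees $\delta_1,\dots,\delta_5$, so that $\sum_i\delta_i=10$. Then $Y$ is the edge set of the complement of $H$, with degrees $4-\delta_i$. Two distinct edges of $H$ share at most one end, so the number of disjoint pairs of edges of $H$ is
\[
m_X=\binom52-\sum_{i}\binom{\delta_i}{2}.
\]
A matching on five vertices has at most two edges, so $m_X\le2$ and $\sum_i\binom{\delta_i}{2}\ge 8$.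

If all $\delta_i$ lie in $\{1,2,3\}$, then $\sum_i\delta_i=10$ forces the values $1$ and $3$ to occur the same number $j\le 2$ of times, and $\sum_i\binom{\delta_i}{2}=3j+(5-2j)\le7$. This is a contradiction, so some $\delta_i$ is $0$ or $4$. Exchanging $X$ and $Y$ and renaming the points, we may assume that $\delta_5=4$ and $X=\{15,25,35,45,12\}$. Now $12$ has the two neighbors $35$ and $45$ in its own part, which is again a contradiction.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(b) and (c)]
For (b), the order of $P$ is even, so by Proposition~\ref{prop:petersen} every unfriendly partition of $P$ has difference at least $2$ in absolute value. The same holds for infinitely many orders. In an unfriendly partition of $K_4$ each vertex has at most one neighbor in its own part, so both parts have size $2$. An unfriendly partition of a graph restricts to an unfriendly partition of each component. Hence in the disjoint union of $P$ with any number of copies of $K_4$ the difference equals the difference on $P$.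

For (c), the only unfriendly partition of $K_{1,4}$ has parts of sizes $1$ and $4$, with difference $3$.
\end{proof}

\section{Excess and relaxation}\label{sec:relax}

From now on $G$ is a graph of maximum degree at most $3$ with vertex set $V$ and $n$ vertices. A \emph{coloring} is a map $c\colon V\to\{+1,-1\}$; it corresponds to the partition $X=c^{-1}(+1)$, $Y=c^{-1}(-1)$. Its \emph{imbalance} is $I(c)=\sum_{v}c(v)=|X|-|Y|$, so $I(c)\equiv n\pmod 2$ and $I(-c)=-I(c)$. An edge is \emph{bichromatic} if its ends have different colors and \emph{monochromatic} otherwise. A neighbor of $v$ is an \emph{own} neighbor if it has the color of $v$ and an \emph{opposite} neighbor otherwise, and $o_c(v)$ is the number of own neighbors. Put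
\[
f(v)=\lfloor d(v)/2\rfloor,\qquad r(v)=d(v)-f(v)=\lceil d(v)/2\rceil,\qquad \varepsilon_c(v)=\max\{0,\;o_c(v)-f(v)\}.
\]
Thus $f(v)$ is the number of own neighbors that $v$ may have, $r(v)$ is the number of opposite neighbors that it requires, and the \emph{excess} $\varepsilon_c(v)$ measures by how much the condition fails at $v$. For $d(v)=0,1,2,3$ we have $f(v)=0,0,1,1$ and $r(v)=0,1,1,2$. The vertex $v$ is \emph{happy} in $c$ if $\varepsilon_c(v)=0$, equivalently if it has at least $r(v)$ opposite neighbors. A coloring is \emph{unfriendly} if all vertices are happy; these colorings are the unfriendly partitions, and $-c$ is unfriendly whenever $c$ is. We look for an unfriendly $c$ with $|I(c)|\le2$.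

To \emph{flip} a vertex is to change its color. Let $c$ be a coloring and $W\subseteq V$ a set of vertices that we call \emph{frozen}. A \emph{relaxation} of $c$ with $W$ frozen flips an unhappy vertex outside $W$, again and again, as long as there is one. If $x$ is unhappy, then $o(x)\ge f(x)+1$, and flipping $x$ raises the number of bichromatic edges by
\begin{equation}\label{eq:gain}
o(x)-\bigl(d(x)-o(x)\bigr)\ge 2f(x)+2-d(x)\ge1 .
\end{equation}
So a relaxation ends, and at its end every vertex outside $W$ is happy.

A relaxation can be long, and we need to know how far it moves the imbalance. The key fact is that an unhappy vertex has at most $r-1\le1$ opposite neighbors, so its flip harms at most one vertex. A flip from color $\sigma$ therefore destroys at least one unit of excess of color $\sigma$ and creates at most one unit of excess of color $-\sigma$. One unit of excess can travel through the graph for a long time, but it changes color at each flip, so the flips that it causes alternate in direction and cancel in the imbalance. The next lemma makes this precise. It is stated for a set $Z$ that may contain frozen vertices, because in one place we also want to control the excess of a frozen vertex.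

\begin{lemma}\label{lem:relax}
Let $W\subseteq V$ and $V\setminus W\subseteq Z\subseteq V$. For a coloring $c$ and $\sigma\in\{+1,-1\}$ let $e_\sigma(c)$ be the sum of $\varepsilon_c(v)$ over all $v\in Z$ with $c(v)=\sigma$. Consider a relaxation of $c$ with $W$ frozen that ends in $c'$, let $a_\sigma$ be the number of its flips from $\sigma$ to $-\sigma$, and let $s=a_\sigma-a_{-\sigma}$. Then
\[
e_\sigma(c')\le e_\sigma(c)-s,\qquad -e_{-\sigma}(c)\le s\le e_\sigma(c),\qquad I(c')=I(c)-2\sigma s .
\]
\end{lemma}

\begin{proof}
Consider one flip, of an unhappy vertex $x\notin W$ of color $\rho$. Before the flip $x$ has at most $d(x)-f(x)-1=r(x)-1$ opposite neighbors. After the flip these are its own neighbors, and $r(x)-1\le f(x)$, so $x$ is happy. The neighbors of $x$ of color $\rho$ lose an own neighbor, so their excess does not grow, and $x\in Z$ no longer contributes to $e_\rho$. Hence $e_\rho$ drops by at least the former excess of $x$, which is at least $1$. Among the vertices of color $-\rho$, the vertex $x$ arrives with excess $0$, and only the former opposite neighbors of $x$ gain an own neighbor. There are at most $r(x)-1\le1$ of them, so $e_{-\rho}$ grows by at most $1$.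

Summing over all flips gives $e_\sigma(c')\le e_\sigma(c)-a_\sigma+a_{-\sigma}$, the first inequality. Since $e_\sigma(c')\ge0$, it implies $s\le e_\sigma(c)$, and the same statement for $-\sigma$ is $-s\le e_{-\sigma}(c)$. Finally, a flip from $\sigma$ to $-\sigma$ changes $I$ by $-2\sigma$, and a flip from $-\sigma$ to $\sigma$ changes it by $2\sigma$.
\end{proof}

\begin{corollary}[Repair]\label{cor:repair}
Let $c$ be a coloring and $t$ a vertex such that $\varepsilon_c(t)\le1$ and all other vertices are happy. Then $G$ has an unfriendly coloring $c'$ with $I(c')\in\{I(c),\,I(c)-2c(t)\}$.
\end{corollary}

\begin{proof}
Relax $c$ with nothing frozen and apply Lemma~\ref{lem:relax} with $Z=V$ and $\sigma=c(t)$. Then $e_\sigma(c)\le1$ and $e_{-\sigma}(c)=0$, so $s\in\{0,1\}$.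
\end{proof}

Freezing is harmless for a vertex whose required opposite neighbors are frozen with it.

\begin{lemma}[Extension]\label{lem:extend}
Let $W\subseteq V$ be colored so that every $v\in W$ has at least $r(v)$ oppositely colored neighbors in $W$. Then this coloring extends to an unfriendly coloring of $G$.
\end{lemma}

\begin{proof}
Color $V\setminus W$ arbitrarily and relax with $W$ frozen. At the end the vertices outside $W$ are happy, and every $v\in W$ still has its $r(v)$ opposite neighbors in $W$.
\end{proof}

\section{A tree with seven vertices}\label{sec:tree}

In a connected graph with at least two vertices, every vertex has an opposite neighbor in an unfriendly coloring. If the smaller color class is a single vertex, the larger one therefore has at most three vertices. So an imbalance of at least $3$ needs classes of sizes at least $2$ and $5$, and the smallest case in which something has to be done has seven vertices.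

Let $G$ be the tree that consists of a path $u\,w\,v$, two leaves $a_1,a_2$ attached to $u$ and two leaves $b_1,b_2$ attached to $v$. Let $\tau$ be its proper coloring with $\tau(u)=\tau(v)=-1$, so $I(\tau)=3$. We start from $c_0=-\tau$ and go to $\tau$. In each step we choose a vertex $q$, give it the color $\tau(q)$, freeze it for good, and relax the vertices that are not yet frozen. Table~\ref{tab:tree} shows the result; $s$ is the net number of flips away from the color $\tau(q)$ in the relaxation.

\begin{table}[ht]
\centering
\begin{tabular}{c|c|ccccccc|c|c|c}
$i$ & $q$ & $a_1$ & $a_2$ & $u$ & $w$ & $v$ & $b_1$ & $b_2$ & $s$ & $I(c_i)$ & unhappy\\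
\hline
$0$ &       & $-$ & $-$ & $+$ & $-$ & $+$ & $-$ & $-$ &     & $-3$ & none\\
$1$ & $a_1$ & $+$ & $-$ & $+$ & $-$ & $+$ & $-$ & $-$ & $0$ & $-1$ & $a_1$\\
$2$ & $u$   & $+$ & $+$ & $-$ & $-$ & $+$ & $-$ & $-$ & $1$ & $-1$ & none\\
$3$ & $w$   & $+$ & $+$ & $-$ & $+$ & $+$ & $-$ & $-$ & $0$ & $1$  & none\\
$4$ & $v$   & $+$ & $+$ & $-$ & $+$ & $-$ & $+$ & $+$ & $2$ & $3$  & none\\
\end{tabular}
\caption{Interpolation from $-\tau$ to $\tau$ on the tree with path $u\,w\,v$, leaves $a_1,a_2$ at $u$ and leaves $b_1,b_2$ at $v$. Row $i$ shows the coloring $c_i$ after the vertex $q$ has been recolored and frozen and the unfrozen vertices have been relaxed.}\label{tab:tree}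
\end{table}

In step 1 the leaf $a_1$ takes the color of $u$. The vertex $u$ may have one own neighbor, so nothing relaxes, and $a_1$ is unhappy. In step 2 we flip $u$, which makes $a_1$ happy for good. The neighbors $a_2$ and $w$ gain an own neighbor; $w$ may have one, while $a_2$ may not and is flipped. In step 3 we flip $w$, and $v$ tolerates the own neighbor $w$. In step 4 we flip $v$, both leaves $b_1,b_2$ become unhappy and are flipped, and $\tau$ is reached. The colorings $c_2$ and $c_3$ are unfriendly with $|I|=1$.

Three features carry over to the general case. The order of the vertices matters: had we chosen $b_1$ after $a_1$, two frozen vertices would have been unhappy, so the vertex chosen next has to be one that makes the previous vertex happy. The imbalance changes by $2\tau(q)(1-s)$ with $s\in\{0,1,2\}$, because $q$ has a frozen neighbor of the opposite color (or degree at most $2$, in the first step) and so disturbs at most two vertices. Finally, for odd order it is not enough to stop at any coloring with $|I|=1$: repairing $c_1$ flips $a_1$ back and returns to $I=-3$. We have to stop at a coloring in which the repair moves the imbalance in the right direction.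

\section{Interpolation}\label{sec:interp}

Fix an unfriendly coloring $\tau$ of $G$, the \emph{target}, and let $B=B_\tau$ be the spanning subgraph of $G$ formed by the edges that are bichromatic in $\tau$. Then $B_{-\tau}=B_\tau$, and every vertex $v$ has at least $r(v)$ neighbors in $B$ because it is happy in $\tau$. In this section we assume that $B$ is connected.

The frozen set $U$ will grow along edges of $B$. If a coloring $c$ agrees with $\tau$ on $U$ and $v\in U$, then every $B$-neighbor of $v$ in $U$ is an opposite neighbor of $v$ in $c$, whatever the colors outside $U$. Call $v\in U$ \emph{secured} in $U$ if it has at least $r(v)$ $B$-neighbors in $U$. A vertex secured in $U$ is happy in every coloring that agrees with $\tau$ on $U$. A vertex that has just been added to $U$ along an edge of $B$ has one $B$-neighbor in $U$ and may require two. This leads to the following definition, in which exactly one vertex is allowed to be one neighbor short.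

\begin{definition}
A \emph{state} is a triple $(c,U,t)$ of a coloring $c$, a set $U\subseteq V$ and a vertex $t\in U$ such that
\begin{enumerate}
\item[(S1)] $c=\tau$ on $U$;
\item[(S2)] every vertex of $U\setminus\{t\}$ is secured in $U$, and $t$ has at least $r(t)-1$ $B$-neighbors in $U$;
\item[(S3)] every vertex other than $t$ is happy in $c$.
\end{enumerate}
\end{definition}

In a state, $t$ has at least $r(t)-1$ opposite neighbors, so $o_c(t)\le f(t)+1$ and $\varepsilon_c(t)\le1$. Thus Corollary~\ref{cor:repair} applies to the coloring of every state.

\begin{lemma}[Step]\label{lem:step}
Suppose that either
\begin{enumerate}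
\item[(a)] $(c,U,t)$ is a state with $U\ne V$, or
\item[(b)] $U=\emptyset$, $c=-\tau$, and $q_0$ is a vertex of degree $1$ or $2$.
\end{enumerate}
Then there are a vertex $q\notin U$, with $q=q_0$ in case \emph{(b)}, and a coloring $c'$ such that $(c',U\cup\{q\},q)$ is a state and $I(c')-I(c)\in\{-2,0,2\}$. Moreover, if $I(c')-I(c)=-2\tau(q)$, then $c'$ is unfriendly.
\end{lemma}

\begin{proof}
\emph{Choice of $q$.} In case (a) we choose an edge $pq$ of $B$ with $p\in U$ and $q\notin U$ as follows. If $t$ is not secured in $U$, it has exactly $r(t)-1$ $B$-neighbors in $U$ and at least $r(t)$ in $V$; let $p=t$ and let $q$ be a $B$-neighbor of $t$ outside $U$. If $t$ is secured in $U$, let $pq$ be any edge of $B$ that leaves $U$; there is one because $B$ is connected and $\emptyset\neq U\ne V$. Let $U'=U\cup\{q\}$. In both situations every vertex of $U$ is secured in $U'$, and $q$ has the $B$-neighbor $p$ in $U'$, where $1\ge r(q)-1$. So (S2) holds for $U'$ and $q$. In case (b) let $q=q_0$ and $U'=\{q\}$; then (S2) holds because $r(q)-1=0$.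

Since the vertices of $U'\setminus\{q\}$ are secured in $U'$, the triple $(c',U',q)$ is a state for every coloring $c'$ that agrees with $\tau$ on $U'$ and makes all vertices outside $U'$ happy. The coloring $c$ agrees with $\tau$ on $U$ and makes all vertices outside $U'$ happy: in (a) by (S3), since $t\in U$, and in (b) since $-\tau$ is unfriendly. Let $\gamma=\tau(q)$. If $c(q)=\gamma$, we take $c'=c$, and the imbalance does not change. Assume from now on that $c(q)=-\gamma$.

\emph{The flip of $q$.} Let $\hat c$ be obtained from $c$ by flipping $q$ to $\gamma$, and let $A$ be the set of neighbors of $q$ of color $\gamma$; these are the own neighbors of $q$ in $\hat c$. We have $|A|\le2$. In (a), the edge $pq$ is in $B$ and $p\in U$, so $c(p)=\tau(p)=-\gamma$, the neighbor $p$ is not in $A$, and $|A|\le d(q)-1\le2$. In (b), $|A|\le d(q)\le2$. The flip of $q$ gives each vertex of $A$ one more own neighbor and each other neighbor of $q$ one fewer. Hence the vertices outside $U'$ that are unhappy in $\hat c$ lie in $A$, have color $\gamma$ and have excess exactly $1$. Let $\ell\le|A|\le2$ be their number.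

\emph{The relaxation.} Relax $\hat c$ with $U'$ frozen, let $c'$ be the result, and let $s=a_\gamma-a_{-\gamma}$ as in Lemma~\ref{lem:relax}. Then $c'=\tau$ on $U'$ and all vertices outside $U'$ are happy, so $(c',U',q)$ is a state. For $Z=V\setminus U'$ we have $e_\gamma(\hat c)=\ell$ and $e_{-\gamma}(\hat c)=0$, so Lemma~\ref{lem:relax} gives $0\le s\le\ell\le2$. Since $I(\hat c)=I(c)+2\gamma$,
\[
I(c')-I(c)=2\gamma-2\gamma s=2\gamma(1-s)\in\{-2,0,2\}.
\]

\emph{The case $I(c')-I(c)=-2\gamma$.} This requires $c(q)=-\gamma$ and $s=2$, so $\ell=|A|=2$. By (S3) for the new state only $q$ can be unhappy in $c'$, and to control $q$ we use Lemma~\ref{lem:relax} with the larger set $Z^*=(V\setminus U')\cup\{q\}$; write $e^*_\gamma$ for the corresponding sum. Here $d(q)\in\{2,3\}$, so $f(q)=1$, while $o_{\hat c}(q)=|A|=2$. Thus $\varepsilon_{\hat c}(q)=1$ and $e^*_\gamma(\hat c)=3$, and a direct application of the lemma would only give $e^*_\gamma(c')\le 3-s=1$. The missing unit comes from the first flip. The first flipped vertex $x$ is an unhappy unfrozen vertex of $\hat c$, so $x\in A$. Its flip removes the excess $1$ of $x$ from $e^*_\gamma$, lowers the excess of its neighbor $q$ from $1$ to $0$, and raises the excess of no vertex of color $\gamma$. After this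 flip $e^*_\gamma\le1$. The remaining flips form a relaxation of the new coloring with net number $(a_\gamma-1)-a_{-\gamma}=s-1=1$, so $e^*_\gamma(c')\le1-1=0$. Since $q\in Z^*$ and $c'(q)=\gamma$, the vertex $q$ is happy in $c'$, and $c'$ is unfriendly.
\end{proof}

\begin{remark}\label{rem:degree}
The bound on the degree is used through $r\le2$, in Lemma~\ref{lem:relax} and in (S2) for the new vertex, and through $|A|\le2$. The inequality $r\le2$ still holds for degree $4$, and it is $|A|\le2$ that fails. In $K_{1,4}$, with $\tau=+1$ on the leaves, the first step flips a leaf and moves the imbalance from $-3$ to $-1$. The second step flips the center, $A$ consists of the three other leaves, all three are flipped, and the imbalance jumps from $-1$ to $3$.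
\end{remark}

Repeating the step leads from a starting coloring to the target. We need the two to have imbalances of opposite signs, and the two cases of Lemma~\ref{lem:step} give two ways to start.

\begin{proposition}\label{prop:interp}
Let $\tau$ be an unfriendly coloring of $G$ with $B_\tau$ connected. Suppose that either
\begin{enumerate}
\item[(i)] there are an unfriendly coloring $c_0$ with $I(c_0)I(\tau)\le0$ and a nonempty set $U_0\subseteq V$ such that $c_0=\tau$ on $U_0$ and every vertex of $U_0$ is secured in $U_0$, or
\item[(ii)] $G$ has a vertex of degree $1$ or $2$.
\end{enumerate}
Then $G$ has an unfriendly coloring $c$ with $|I(c)|\le2$.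
\end{proposition}

\begin{proof}
In case (i), $(c_0,U_0,t)$ is a state for any $t\in U_0$. In case (ii), put $c_0=-\tau$, so that $I(c_0)I(\tau)=-I(\tau)^2\le0$, and apply Lemma~\ref{lem:step}(b) to obtain a first state. In both cases apply Lemma~\ref{lem:step}(a) until the frozen set is $V$. This gives colorings $c_0,c_1,\dots,c_k$ with $c_k=\tau$ by (S1) and $|I(c_i)-I(c_{i-1})|\le2$. The coloring $c_0$ is unfriendly. For $i\ge1$, let $q_i$ be the vertex added in step $i$; in $c_i$ it has color $\tau(q_i)$ and excess at most $1$, and all other vertices are happy.

Let $n$ be even. The numbers $I(c_i)/2$ are integers, consecutive ones differ by at most $1$, and the first and the last have product at most $0$. So $I(c_i)=0$ for some $i$, and Corollary~\ref{cor:repair} gives an unfriendly coloring with imbalance in $\{-2,0,2\}$.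

Let $n$ be odd. All $I(c_i)$ are odd, so $I(c_0)$ and $I(c_k)$ are nonzero and of opposite signs. Let $i\ge1$ be the first index at which the sign differs from that of $I(c_0)$. Then $I(c_{i-1})$ and $I(c_i)$ are odd, of opposite signs and at distance at most $2$, so $I(c_i)=\eta$ and $I(c_{i-1})=-\eta$ for some $\eta\in\{+1,-1\}$. If $\tau(q_i)=\eta$, Corollary~\ref{cor:repair} applied to $c_i$ and $q_i$ gives an unfriendly coloring with imbalance $\eta$ or $\eta-2\eta=-\eta$. If $\tau(q_i)=-\eta$, the repair could lead to $3\eta$, but none is needed: $I(c_i)-I(c_{i-1})=2\eta=-2\tau(q_i)$, so $c_i$ is unfriendly by the last assertion of Lemma~\ref{lem:step}.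
\end{proof}

The last assertion of Lemma~\ref{lem:step} is used only for odd order, so it plays no role for cubic graphs. For even order the loss in the repair is real. In the claw $K_{1,3}$ the first step flips a leaf and reaches imbalance $0$, and the repair flips it back.

\section{The target, the starting coloring and the proof of Theorem~\ref{thm:main}(a)}\label{sec:start}

The connectedness of $B_\tau$ is what lets the frozen set grow to all of $V$. A maximum cut provides it.

\begin{lemma}\label{lem:maxcut}
Let $G$ be connected and let $\tau$ be a coloring with the largest number of bichromatic edges. Then $\tau$ is unfriendly and $B_\tau$ is connected.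
\end{lemma}

\begin{proof}
By \eqref{eq:gain}, flipping an unhappy vertex would raise the number of bichromatic edges. Suppose that $D\ne V$ is the vertex set of a component of $B_\tau$. All edges of $G$ between $D$ and $V\setminus D$ are monochromatic, and there is at least one because $G$ is connected. Flipping all vertices of $D$ makes these edges bichromatic and does not change the type of any other edge, a contradiction.
\end{proof}

For a connected graph with a vertex of degree $1$ or $2$, this lemma and Proposition~\ref{prop:interp}(ii) finish the proof. In a cubic graph we cannot start from $-\tau$ with a single vertex $q$: condition (S2) would require a $B$-neighbor of $q$ in $\{q\}$, and the flip of $q$ can indeed create too much excess. In $K_{3,3}$ with its proper coloring, a flipped vertex has three own neighbors and excess $2$. So we use Proposition~\ref{prop:interp}(i). There every vertex of $U_0$ needs two $B$-neighbors in $U_0$, and the natural choice for $U_0$ is the vertex set of a cycle of $B$. Lemma~\ref{lem:extend} extends $\tau$ from such a cycle to an unfriendly coloring $c_0$, but it gives no control over the sign of $I(c_0)$; the extension could be $\tau$ itself. We therefore prepare for both signs. If $B$ has two disjoint cycles,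 we color one by $\tau$ and the other by $-\tau$, extend, and only then decide whether the target is $\tau$ or $-\tau$. Two disjoint cycles exist as soon as $B$ has enough vertices of degree $3$, and a large imbalance of $\tau$ forces this.

\begin{lemma}\label{lem:cycles}
Let $B$ be a connected graph in which every vertex has degree $2$ or $3$ and at least $8$ vertices have degree $3$. Then $B$ contains two vertex-disjoint cycles.
\end{lemma}

\begin{proof}
We first remove the vertices of degree $2$, so that edges can be counted in a cubic object. A \emph{thread} is a walk in $B$ without repeated edges that starts and ends at vertices of degree $3$, possibly the same one, and whose inner vertices have degree $2$. Since $B$ is connected and has a vertex of degree $3$, every edge lies on exactly one thread, and different threads have no inner vertex in common. Let $Q$ be the multigraph whose vertices are the $N\ge8$ vertices of degree $3$ and which has one edge for each thread, joining its ends. Loops and parallel edges may occur; a loop is a cycle of length $1$ and counts twice in the degree, and two parallel edges form a cycle of length $2$. Every vertex of $Q$ has degree $3$, so $Q$ has $3N/2$ edges. Replacing edges by threads turns a cycle of $Q$ into a cycle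 of $B$, and disjoint cycles into disjoint cycles. It suffices to find two disjoint cycles in $Q$.

Recall that a multigraph without cycles on $M\ge1$ vertices has at most $M-1$ edges. So $Q$ has a cycle; let $C$ be a shortest one and $g$ its length. We claim that $N>2g-2$ and $N>g$. For $g\le4$ this follows from $N\ge8$. Let $g\ge5$, so that $Q$ has no loops and no parallel edges. Two vertices of $C$ are joined by an arc of $C$ of length at most $g/2$. A chord of $C$ would close such an arc to a cycle of length at most $g/2+1<g$, so the third edge at each vertex of $C$ leads to a vertex outside $C$. A vertex outside $C$ adjacent to two vertices of $C$ would give a cycle of length at most $g/2+2<g$, so these $g$ outside vertices are distinct. Hence $N\ge2g$, and the claim holds.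

The degrees of the vertices of $C$ add up to $3g$. This sum counts every edge that meets $V(C)$ at least once and each of the $g$ edges of $C$ twice, so at most $2g$ edges meet $V(C)$. Thus $Q-V(C)$ has $N-g\ge1$ vertices and at least $3N/2-2g$ edges. If it had no cycle, then $3N/2-2g\le N-g-1$, that is, $N\le2g-2$, contrary to the claim. So $Q-V(C)$ contains a cycle, which is disjoint from $C$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(a)]
We show that $G$ has an unfriendly coloring $c$ with $|I(c)|\le2$. For odd $n$ this means $|I(c)|=1$, since $I(c)\equiv n\pmod2$.

\emph{Reduction to connected graphs.} Suppose that each component $G_j$ has an unfriendly coloring with imbalance $I_j$, $|I_j|\le2$. Any union of unfriendly colorings of the components is unfriendly, and exchanging the colors on $G_j$ replaces $I_j$ by $-I_j$. Add the components one at a time, and choose each sign so that the product of the new term with the current sum is at most $0$. The sum of two numbers in $[-2,2]$ with product at most $0$ lies in $[-2,2]$, so the final sum does too.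

Let $G$ be connected. If $G$ is a single vertex, then $|I|=1$. Otherwise all degrees lie in $\{1,2,3\}$. Let $\tau$ be as in Lemma~\ref{lem:maxcut} and $B=B_\tau$. If some vertex has degree $1$ or $2$, Proposition~\ref{prop:interp}(ii) applies.

\emph{Connected cubic graphs.} Here $n$ and $I(\tau)$ are even. If $|I(\tau)|\le2$, take $c=\tau$. Otherwise, replacing $\tau$ by $-\tau$ if necessary, let $X=\tau^{-1}(+1)$, $Y=\tau^{-1}(-1)$ and $|X|-|Y|=2k$ with $k\ge2$. The monochromatic edges form a matching, so a vertex has degree $2$ in $B$ if it is covered by this matching and degree $3$ otherwise. By \eqref{eq:count}, $m_X-m_Y=3k$. The number of vertices of $Y$ of degree $3$ in $B$ is therefore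
\[
|Y|-2m_Y=(|X|-2k)-2(m_X-3k)=(|X|-2m_X)+4k\ge4k\ge8 .
\]
By Lemma~\ref{lem:cycles}, $B$ contains vertex-disjoint cycles $C_1$ and $C_2$.

Color $V(C_1)$ by $\tau$ and $V(C_2)$ by $-\tau$. The edges of both cycles are bichromatic in $\tau$ and in $-\tau$, so each vertex $v$ of $C_1\cup C_2$ has $2=r(v)$ oppositely colored neighbors on its cycle. By Lemma~\ref{lem:extend} this coloring extends to an unfriendly coloring $c_0$ of $G$. Since $I(-\tau)=-I(\tau)$, there is $\tau'\in\{\tau,-\tau\}$ with $I(c_0)I(\tau')\le0$. Let $U_0=V(C_1)$ if $\tau'=\tau$ and $U_0=V(C_2)$ if $\tau'=-\tau$. Then $\tau'$ is unfriendly, $B_{\tau'}=B$ is connected, $c_0=\tau'$ on $U_0$, and every vertex of $U_0$ has two $B$-neighbors in $U_0$. Proposition~\ref{prop:interp}(i), applied to the target $\tau'$, completes the proof.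
\end{proof}

\begin{remark}\label{rem:eight}
The number $8$ in Lemma~\ref{lem:cycles} cannot be replaced by $6$: all cycles of $K_{3,3}$ have length at least $4$, so no two are disjoint. The assumption $k\ge2$ is needed to reach $8$. For the partition \eqref{eq:petersen} of the Petersen graph we have $k=1$; each vertex of $X$ is joined in $B$ to two vertices of $Y$, each pair from $Y$ occurs once, and $B$ is $K_4$ with every edge subdivided. Each of its cycles passes through at least three of the four vertices of $Y$, so it has no two disjoint cycles.
\end{remark}

\begin{remark}[Running time]\label{rem:algo}
The proof gives a polynomial-time algorithm. A maximum cut is not needed, since the maximality of $\tau$ is used only through the conclusion of Lemma~\ref{lem:maxcut}. On a connected graph, start from any coloring and, as long as possible, flip an unhappy vertex or all vertices of a component $D\neq V$ of the graph of bichromatic edges. By the proof of Lemma~\ref{lem:maxcut} each move raises the number of bichromatic edges, which is at most $3n/2$, and at the end the coloring is unfriendly and the graph of bichromatic edges is connected. For the same reason every relaxation has at most $3n/2$ flips, and the interpolation has at most $n$ steps. A shortest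 cycle of $Q$ is found by deleting each edge in turn and computing a shortest path between its ends by breadth-first search, and a cycle of $Q-V(C)$ is found by depth-first search.
\end{remark}

\begin{thebibliography}{9}
\bibitem{lecture} \emph{Lecture Series On Graph Theory 6}, \texttt{https://lyd122504.github.io/2022/05/24/Graph6}.
\end{thebibliography}
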